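# Minimal cupping and highness for c.e. degrees

## High c.e. degrees are exactly the c.e. degrees with minimal cupping below $0'$

Let $\mathcal D$ be the Turing degrees and $\mathcal D[\leqslant 0']$ the degrees $\leqslant 0'$. The terms in the statements are recalled right after them.

**Theorem 1.** For a c.e. degree $a$ the following are equivalent:

1. $a$ is high;
2. $a$ satisfies mincup in $\mathcal D[\leqslant 0']$;
3. for every $b$ with $a<b\leqslant 0'$ there is a minimal degree $m\leqslant b$ with $m\not\leqslant a$;
4. for every $b$ with $a<b\leqslant 0'$ the set $\{x\leqslant b: x\not\leqslant a\}$ has a minimal element.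

The equivalence of 1 and 2 is Conjecture 16.1 of "The search for natural definability in the Turing degrees" (doi:10.3233/com-170068); so the conjecture is true. The implication from 1 to 2 is stated there as known: in $\mathcal D[\leqslant 0']$ all high degrees satisfy mincup. We quote it. The rest follows from two stronger statements.

**Theorem 2.** Let $a$ be a degree (not necessarily c.e.) bounded by some non-high c.e. degree. Then there is $b$ with $a<b\leqslant 0'$, $b$ itself below a non-high c.e. degree, such that the set $\{x\leqslant b: x\not\leqslant a\}$ has no minimal element. In particular no minimal $m\leqslant b$ satisfies $m\not\leqslant a$, so no minimal $m$ satisfies $a\vee m=b$. Hence $a$ fails mincup, both in $\mathcal D[\leqslant 0']$ and in $\mathcal D$. If $a$ is c.e. and not high, $b$ can be chosen with $b'=a'$.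

**Theorem 3.** Let $A\leqslant_T D$ with $D$ c.e. and not high, and let $G\leqslant_T D$ be 1-generic relative to $A$. If $M\leqslant_T A\oplus G$ and $M\not\leqslant_T A$, then there is $X<_T M$ with $X\not\leqslant_T A$. In particular $M$ is not of minimal degree.

**Definition (degrees).** A degree $a\leqslant 0'$ is *high* if $a'=0''$, and *c.e.* if it contains a computably enumerable set. A degree $m$ is *minimal* if $m>0$ and no degree lies strictly between $0$ and $m$. A set is called high if its degree is.

**Definition (mincup).** A degree $a$ satisfies the *minimal cupping property*, *mincup*, if for all $b\geqslant a$ there is a minimal degree $m<b$ with $a\vee m=b$. In $\mathcal D[\leqslant 0']$ the degrees $b$ range over $a\leqslant b\leqslant 0'$.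

Two extreme cases can be settled by hand. For $a=0'$ in $\mathcal D[\leqslant 0']$ the only $b$ is $0'$, and $0'\vee m=0'$ for every $m<0'$. So mincup for $0'$ just says that there is a minimal degree below $0'$. For $a=0$ we have $0\vee m=m$, so $m<b$ and $a\vee m=b$ contradict each other, and $0$ fails mincup. This agrees with Theorem 1, since $0'\neq 0''$ means that $0$ is not high.

Clause 3 is weaker than mincup: $m$ need not join $a$ up to $b$, it only has to avoid the cone below $a$, and $b=a$ is not considered. For $a=0$ it is no longer trivial. It says that every nonzero $b\leqslant 0'$ bounds a minimal degree, and Theorem 2 says that this is false. Theorem 1 tells us that even this weak form of cupping forces a c.e. degree to be high.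

**Definition (strings and genericity).** Strings are finite binary sequences. We write $\sigma\subseteq\tau$ when $\sigma$ is an initial segment of $\tau$, and $\sigma\subset Z$ when $\sigma$ is an initial segment of the set $Z$. Two strings are *compatible* if one is an initial segment of the other, and *incompatible* otherwise. $G$ is *1-generic relative to $A$* if for every $A$-c.e. set $W$ of strings there is $\gamma\subset G$ such that $\gamma\in W$ or no extension of $\gamma$ is in $W$.

As an example of how this is used, here is why $G\not\leqslant_T A$ for such $G$. Let $Z\leqslant_T A$ and $W=\{\gamma:\gamma\not\subset Z\}$. Every string has an extension in $W$, so the second alternative is impossible, some $\gamma\subset G$ lies in $W$, and $G\ne Z$.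

We use two published theorems.

- *Martin (1966)*: $D'\geqslant_T\emptyset''$ if and only if some $f\leqslant_T D$ dominates all total computable functions. So if the c.e. set $D$ is not high, then for each $f\leqslant_T D$ there is a computable $h$ with $h(n)>f(n)$ for infinitely many $n$.
- *Robinson's jump interpolation theorem* (R. W. Robinson, "Jump restricted interpolation in the recursively enumerable degrees", Ann. of Math. 93 (1971)): if $c<d$ are c.e. degrees and $s\geqslant c'$ is c.e. in $d$, then there is a c.e. degree $e$ with $c<e<d$ and $e'=s$.

## Reduction to one statement about generics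

**Theorem 1 from Theorem 2.** From 1 to 2 is the quoted result. From 2 to 3: let $a<b\leqslant 0'$ and let $m<b$ be minimal with $a\vee m=b$; if $m\leqslant a$ then $a\vee m=a<b$, so $m\not\leqslant a$. From 3 to 4: if $m\leqslant b$ is minimal and $m\not\leqslant a$, the only degree strictly below $m$ is $0\leqslant a$, so $m$ is a minimal element of the set. From 4 to 1: if $a$ is c.e. and not high, it is bounded by a non-high c.e. degree, namely itself, and Theorem 2 gives a $b$ at which 4 fails. $\square$

For Theorem 2 we need a suitable $G$ below a non-high c.e. set.

**Lemma 4.** If $D$ is c.e. and $A<_T D$, there is $G\leqslant_T D$ which is 1-generic relative to $A$.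

**Theorem 2 from Theorem 3 and Lemma 4.** Let $a\leqslant d_0$ with $d_0$ c.e. and not high; if $a$ is itself c.e. and not high, take $d_0=a$. Since $0'$ is high, $d_0<0'$. The degree $d_0'$ is c.e. in $d_0$, hence c.e. in $0'$. Robinson's theorem with $c=d_0$, $d=0'$, $s=d_0'$ gives a c.e. degree $d$ with $d_0<d<0'$ and $d'=d_0'<0''$. So $d$ is c.e. and not high, and $a<d$.

Take $A\in a$ and a c.e. set $D\in d$. Lemma 4 gives $G\leqslant_T D$ that is 1-generic relative to $A$. Let $b=\deg(A\oplus G)$. Then $a<b$ because $G\not\leqslant_T A$, and $b\leqslant d<0'$. By Theorem 3, every $m\leqslant b$ with $m\not\leqslant a$ strictly bounds some $x\not\leqslant a$, and $x\leqslant b$. Hence $\{x\leqslant b:x\not\leqslant a\}$ has no minimal element. Theorem 3 also says that no such $m$ is a minimal degree. If $a\vee m=b$, then $m\leqslant b$ and, since $b>a$, $m\not\leqslant a$; so $m$ is not minimal. Thus mincup fails for $a$ at this $b$, in $\mathcal D[\leqslant 0']$ and in $\mathcal D$. If $a=d_0$ is c.e. and not high, then $a'\leqslant b'\leqslant d'=d_0'=a'$. $\square$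

## A 1-generic set below $D$, by permitting

*Proof of Lemma 4.* We approximate $G$ computably in $A$ and allow a change of $G$ below $n$ only when a number below $n$ enters $D$. Then $D$ can tell when $G$ has settled. If a requirement were never given permission, $A$ could compute $D$.

Let $D_s$ be a computable enumeration of $D$. Let $(W_e)$ list the $A$-c.e. sets of strings, with increasing, uniformly $A$-computable enumerations by finite sets $W_{e,s}$. The requirement $R_e$ asks that $G$ satisfy the genericity condition for $W_e$. We define $G_s\in 2^\omega$ and restraints $r_e$, computably in $A$. Start with $G_0=0^\omega$, all $r_e=0$, all $R_e$ unsatisfied. At stage $s+1$ take the least $e\leqslant s$, if any, such that $R_e$ is currently unsatisfied and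

> for some $n\leqslant s$ with $n\geqslant\max_{i<e}r_i$, a number $<n$ enters $D$ at stage $s+1$ and some $\tau\supseteq G_s{\restriction}n$ is in $W_{e,s}$.

Then $R_e$ *acts*: for the least such pair $(n,\tau)$ put $G_{s+1}=\tau0^\omega$ and $r_e=|\tau|$, declare $R_e$ satisfied, and for all $i>e$ put $r_i=0$ and declare $R_i$ unsatisfied. If no $R_e$ acts, $G_{s+1}=G_s$.

**Step 1: each $R_e$ acts finitely often.** This step makes priority arguments available. By induction on $e$: once no $R_i$ with $i<e$ acts any more, $R_e$ is never again declared unsatisfied, so it acts at most once more.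

**Step 2: $G=\lim_sG_s$ exists and $G\leqslant_T D$.** This is what permission is for. An action via $n$ preserves $G_s{\restriction}n$ and requires a number $<n$ to enter $D$. Hence
$$\text{if no number}<m\text{ enters }D\text{ at stage }s+1,\text{ then }G_{s+1}{\restriction}m=G_s{\restriction}m. \tag{1}$$
Indeed if $R_e$ acts via $n$, then either $n\geqslant m$ and $G_s{\restriction}m$ is preserved, or $n<m$ and the number that enters is $<n<m$. So if $D_s{\restriction}m=D{\restriction}m$, then $G{\restriction}m=G_s{\restriction}m$. Since $D$ computes $A$ and therefore the sequence $G_s$, it computes $G$.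

**Step 3: $G$ is 1-generic relative to $A$.** This step shows that every requirement is met. Fix $e$ and a stage $s_0\geqslant e$ such that no $R_i$ with $i\leqslant e$ acts after $s_0$. Then $r_i$ for $i<e$ is constant from $s_0$ on.

Suppose $R_e$ is satisfied at $s_0$, by an action with $\tau$. Since that action no $R_i$ with $i<e$ has acted, as this would have declared $R_e$ unsatisfied. So $r_e=|\tau|$ from then on, and every later action is by some $R_i$ with $i>e$ via some $n\geqslant r_e$, which preserves $\tau$. Hence $\tau\subset G$ and $\tau\in W_e$.

Otherwise $R_e$ is unsatisfied at all stages from $s_0$ on. Suppose, for a contradiction, that every $\gamma\subset G$ has an extension in $W_e$. Let $n\geqslant\max_{i<e}r_i$ (final values). Then $A$ can find $s\geqslant\max(s_0,n)$ and $\tau\in W_{e,s}$ with $\tau\supseteq G_s{\restriction}n$; such $s,\tau$ exist because $G_s{\restriction}n=G{\restriction}n$ for all large $s$. If a number $<n$ entered $D$ at stage $s+1$, the condition above would hold for $e$, so $R_e$ or some $R_i$ with $i<e$ would act after $s_0$, which is impossible. So no number $<n$ enters $D$ at stage $s+1$, and $G_{s+1}{\restriction}n=G_s{\restriction}n$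 by (1). The situation at $s+1$ is the same, with the same $\tau$. By induction no number $<n$ enters $D$ after stage $s$, so $D{\restriction}n=D_s{\restriction}n$. This computes $D$ from $A$, contradicting $A<_TD$. Hence some $\gamma\subset G$ has no extension in $W_e$. $\square$

It remains to prove Theorem 3.

## The case $M=G$: halving a generic

Let $M=G$, and let $X=G_{\mathrm{ev}}=\{n:2n\in G\}$. Clearly $X\leqslant_T G$.

*$X\not\leqslant_TA$.* Let $Z\leqslant_TA$ and $W=\{\gamma:\exists n\ (2n<|\gamma|,\ \gamma(2n)\neq Z(n))\}$. Every string has an extension in $W$, so some $\gamma\subset G$ is in $W$ and $X\neq Z$.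

*$G\not\leqslant_TX$.* Suppose $\Theta^X=G$. For a string $\gamma$ let $\gamma_{\mathrm{ev}}$ be its string of even-indexed bits, and let $W$ be the c.e. set of $\gamma$ such that $\Theta^{\gamma_{\mathrm{ev}}}(2p+1)$ converges and differs from $\gamma(2p+1)$ for some $p$ with $2p+1<|\gamma|$. No $\gamma\subset G$ is in $W$, so there is $r$ such that no extension of $G{\restriction}r$ is in $W$. Take $p$ with $2p+1\geqslant r$ and $t>2p+1$ so large that $\Theta^{X}(2p+1)$ already converges using only the even bits of $G{\restriction}t$. Let $\gamma$ be $G{\restriction}t$ with bit $2p+1$ flipped. The even bits are unchanged, so $\gamma\in W$, and $\gamma\supseteq G{\restriction}r$. This is a contradiction.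

Two mechanisms were at work, arbitrarily close to $G$, that is, on strings extending $G{\restriction}r$ for any given $r$:

- a nearby string that gives $X$ a *different* value (this defeats $X\leqslant_TA$);
- nearby strings that give $M$ *different* values but give $X$ the *same* value, long enough for $\Theta$ to converge (this defeats $M\leqslant_TX$).

In this case neither the enumerability nor the non-highness of $D$ was used.

For other $M$ the rule "take half the bits" fails at once. If $M=G\oplus G$, the even half of $M$ is $G\equiv_TM$. If $M=A\oplus G$, the even half of $M$ is $A$. A third example shows something deeper. Let $A$ be infinite and $M=G\cap A$. Then $M\not\leqslant_TA$: for $Z\leqslant_TA$, every string has an extension in $\{\gamma:\exists n\in A\ \gamma(n){\downarrow}\neq Z(n)\}$. Given $A$, two possible values of $M$ can first differ only at an element of $A$. So a functional that treats two incompatible values of $M$ alike must locate elements of $A$.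

## Guessing $A$ and $G$: the modulus is not computably bounded

Fix $A,D,G$ as in Theorem 3 and $M=\Phi^{A\oplus G}$ with $M\not\leqslant_TA$. The natural plan is to build $X=\Psi^M$, where $\Psi$ repeatedly finds, near $G$, a string with a different $X$-value and pairs of strings with incompatible $M$-values but the same $X$-value.

If the search for these strings may consult $A$ and $G$, they exist (Lemma 6 below). But then the axioms of $\Psi$ form a set c.e. in $A\oplus G$, and we get only $X\leqslant_TM\oplus A\oplus G\equiv_TA\oplus G$, which is useless. For $X\leqslant_TM$ the axioms must be enumerated without an oracle.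

So we use computable approximations $A_s,G_s$ and wait for them to settle. Since $A,G\leqslant_TD$, the function $\mu$ that says how long to wait is computable in $D$. But no computable $h$ satisfies $h(n)\geqslant\mu(n)$ for almost all $n$: otherwise $G(n)=G_{h(n+1)}(n)$ for almost all $n$, so $G$ would be computable, contradicting $G\not\leqslant_TA$. Here the direct plan stops. With any computable waiting time, infinitely many guesses may be made too early, and an axiom once enumerated cannot be withdrawn.

Two ideas get past this point.

1. We ask only for infinitely many correct guesses. Since $D$ is not high, Martin's theorem supplies a computable waiting time that is long enough infinitely often. We never learn when.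
2. We arrange that wrong guesses do no harm: all axioms stay consistent, and what is set up at a step with a correct guess is never disturbed later.

There is a second obstacle. In the case $M=G$, the nearby string carried *all* of the even bits of a long piece of $G$, so $\Theta$ converged on it. In general our collapsed strings $\sigma^0,\sigma^1$ inherit only a short string $x\subset X$, and $\Theta^x(p)$ need not converge. The way out is to delay. Neither $\sigma^0$ nor $\sigma^1$ lies on $M$, so nothing forces $\Psi$ to be defined further there. We wait until *some* $\rho\supseteq x$ with $\Theta^\rho(p){\downarrow}$ appears and then map both strings to $\rho$. Such a $\rho$ exists because $X$ itself, if $\Theta^X=M$, has initial segments with this property; the $\rho$ we take need not be an initial segment of $X$. The delay costs nothing, since membership in the relevant set $W$ is only an $A$-c.e. event.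

## Approximations, splittings, and a computable waiting time

**Lemma 5 (approximations).** There are uniformly computable sequences $A_s,G_s$ and a nondecreasing $\mu\leqslant_TD$ such that $A_s{\restriction}n=A{\restriction}n$ and $G_s{\restriction}n=G{\restriction}n$ for all $s\geqslant\mu(n)$.

For example, if $A=D$ one can take $A_s=D_s$, and the condition on $A$ holds with the least $s$ such that $D_s{\restriction}n=D{\restriction}n$.

*Proof.* Let $A=\Gamma_0^D$ and $G=\Gamma_1^D$. Let $A_s(x)$ be the output of $\Gamma_0^{D_s}(x)$ if this halts within $s$ steps with output $0$ or $1$, and $0$ otherwise; define $G_s$ likewise from $\Gamma_1$. Let $\mu(n)$ be the least $s$ such that for all $x<n$ both $\Gamma_0^{D_s}(x)$ and $\Gamma_1^{D_s}(x)$ halt within $s$ steps and $D_s$ agrees with $D$ on all numbers queried. Such an $s$ exists and $D$ can find it. For $t\geqslant s$, $D_t$ still agrees with $D$ on the queried numbers, because $D_s\subseteq D_t\subseteq D$. So the computations persist and give the values of $A$ and $G$. The condition for $n+1$ includes that for $n$, so $\mu$ is nondecreasing. $\square$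

For strings $\alpha,\gamma$ with $|\alpha|=|\gamma|=q$, let $\Phi(\alpha,\gamma)$ be the longest string $\sigma$ with $|\sigma|\leqslant q$ such that for each $i<|\sigma|$ the computation of $\Phi$ on input $i$ with oracle $\alpha\oplus\gamma$ halts in at most $q$ steps, queries only numbers $<2q$, and outputs $\sigma(i)\in\{0,1\}$. This function is computable and monotone: lengthening both arguments, to a common length, can only lengthen the value. Put
$$\hat\Phi(\gamma)=\Phi(A{\restriction}|\gamma|,\gamma).$$
Then $\hat\Phi$ is $A$-computable and monotone, $|\hat\Phi(\gamma)|\leqslant|\gamma|$, and $M=\bigcup_n\hat\Phi(G{\restriction}n)$.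

**Lemma 6 (splittings).** For every $n$ there are $q$ and $2n+2$ strings of length $q$ extending $G{\restriction}n$, one of them $G{\restriction}q$, whose $\hat\Phi$-values are pairwise incompatible and all extend $M{\restriction}n$.

*Proof.* First, for each $r$ there is $\gamma\supseteq G{\restriction}r$ with
$$\hat\Phi(\gamma)\not\subset M. \tag{2}$$
Otherwise $A$ could compute $M(i)$ by searching for any $\gamma\supseteq G{\restriction}r$ with $|\hat\Phi(\gamma)|>i$ and reading off bit $i$. The search succeeds, since long initial segments of $G$ qualify. This contradicts $M\not\leqslant_TA$.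

Choose $r_1\geqslant n$ with $|\hat\Phi(G{\restriction}r_1)|\geqslant n$. Given $r_l$, choose $\gamma_l\supseteq G{\restriction}r_l$ as in (2), and then $r_{l+1}>r_l$ so large that $\hat\Phi(G{\restriction}r_{l+1})$ is incompatible with $\hat\Phi(\gamma_l)$. Do this for $l=1,\dots,2n+1$. If $l<l'$, then $\gamma_{l'}\supseteq G{\restriction}r_{l'}\supseteq G{\restriction}r_{l+1}$, so $\hat\Phi(\gamma_{l'})\supseteq\hat\Phi(G{\restriction}r_{l+1})$ is incompatible with $\hat\Phi(\gamma_l)$. Likewise $\hat\Phi(G{\restriction}q)$ is incompatible with every $\hat\Phi(\gamma_l)$ if $q\geqslant r_{2n+2}$. Choose $q\geqslant r_{2n+2}$ also at least as large as all $|\gamma_l|$, and extend each $\gamma_l$ arbitrarily to length $q$. By monotonicity the values stay incompatible. All the strings extend $G{\restriction}r_1$, so their values extend $\hat\Phi(G{\restriction}r_1)\supseteq M{\restriction}n$. $\square$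

Let $F(n)$ be the least $q$ as in Lemma 6; note that $F(n)\geqslant n$. The condition on $q$ is decidable from $\hat\Phi$, $G$ and $M$, so $F\leqslant_TA\oplus G\leqslant_TD$. Let $f\leqslant_TD$ be nondecreasing with
$$f(n)\geqslant\max\{n+1,\ F(n),\ \mu(F(n))\}. \tag{3}$$

**Lemma 7 (waiting time).** There is a strictly increasing computable $g$ with $g(0)\geqslant1$ and $g(k)\geqslant f(g(k-1))$ for infinitely many $k\geqslant1$.

*Proof.* Since $D$ is not high, there is a computable $h$ with $h(n)>f(n)$ for infinitely many $n$. Replacing $h(n)$ by $n+1+\sum_{m\leqslant n}h(m)$ we may assume that $h$ is strictly increasing and $h(n)>n$. Let $g_0(0)=1$ and $g_0(k+1)=h(g_0(k))$; this is strictly increasing. If $n\geqslant 1$, $h(n)>f(n)$ and $g_0(k)\leqslant n<g_0(k+1)$, then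
$$g_0(k+2)=h(g_0(k+1))\geqslant h(n)>f(n)\geqslant f(g_0(k)).$$
Each interval $[g_0(k),g_0(k+1))$ is finite, so this happens for infinitely many $k$, hence for infinitely many $k$ of one parity $e\in\{0,1\}$. Let $g(i)=g_0(2i+e)$. For $k=2i+e$ the inequality reads $g(i+1)>f(g(i))$. $\square$

Fix such a $g$. Since $g(0)\geqslant1$ and $g$ is strictly increasing, $g(k-1)\geqslant k$ for all $k\geqslant1$. Non-highness of $D$ is not used anywhere else in the proof of Theorem 3.

## The functional $\Psi$ with delayed axioms

Let $(\Theta_j)$ list all Turing functionals. For a string $\rho$, $\Theta_j^\rho$ may query only numbers $<|\rho|$.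

$\Psi$ will be a c.e. set of *axioms* $(\sigma,x)$ with $\sigma,x$ strings; such an axiom says "if the oracle begins with $\sigma$, the output begins with $x$". For a string $\tau$ put $\Psi^\tau=\bigcup\{x:(\sigma,x)\in\Psi,\ \sigma\subseteq\tau\}$. We want $X=\Psi^M$ to satisfy $X\not\leqslant_TA$ and $\Theta_j^X\neq M$ for all $j$.

**Construction, step $k\geqslant1$, part 1.** This part sets up a new bit of $X$, a competitor for that bit, and one pair of strings to be collapsed for each $j<k$. Look for the least $q$ with $g(k-1)\leqslant q\leqslant g(k)$ such that, with
$$\alpha=A_{g(k)}{\restriction}q,\qquad\delta=G_{g(k)}{\restriction}q,$$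
there are strings $\gamma_j^0,\gamma_j^1$ ($j<k$) and $\gamma^*$ of length $q$, all extending $\delta{\restriction}g(k-1)$, such that the $2k+2$ strings
$$\sigma_j^i=\Phi(\alpha,\gamma_j^i)\ (j<k,\ i<2),\qquad\sigma^*=\Phi(\alpha,\gamma^*),\qquad\sigma^\delta=\Phi(\alpha,\delta)$$
are pairwise incompatible and have a common initial segment $\tau_k$ of length $g(k-1)$. If there is no such $q$, step $k$ is *void*; go to part 2. Otherwise let $q_k$ be the least such $q$ and take the least such tuple of strings. Let $x_k=\Psi^{\tau_k}$, computed from the axioms enumerated at steps $<k$. (By Lemma 8 below this is a string.) Then: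

- Enumerate the axioms $(\sigma^\delta,x_k0)$ and $(\sigma^*,x_k1)$.
- *Cancel* every active pair created at an earlier step one of whose two strings is an initial segment of $\tau_k$.
- For each $j<k$ create an active *pair* $(k,j;\sigma_j^0,\sigma_j^1;x_k;p)$, where $p$ is the least number with $\sigma_j^0(p)\neq\sigma_j^1(p)$.

**Construction, step $k$, part 2.** This part enumerates the delayed axioms. For each active pair $(k',j;\sigma^0,\sigma^1;x;p)$ in turn: if there is $\rho\supseteq x$ with $|\rho|\leqslant k$ such that $\Theta_j^\rho(p)$ converges in at most $k$ steps, take the least such $\rho$, enumerate $(\sigma^0,\rho)$ and $(\sigma^1,\rho)$, and declare the pair *finished*, hence no longer active.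

Cancelled and finished pairs never become active again. All searches are finite, so the construction is computable and $\Psi$ is c.e. Two length facts will be used constantly. The strings $\sigma$ in axioms or pairs of steps $\leqslant k$ are values $\Phi(\alpha,\gamma)$ with $|\gamma|=q_{k'}$ for some $k'\leqslant k$, so
$$|\sigma|\leqslant g(k). \tag{4}$$
On the other hand, the strings set up in part 1 of step $k$ extend $\tau_k$, which has length $g(k-1)\geqslant k$. Hence for a given $\tau$ only finitely many axioms $(\sigma,x)$ have $\sigma\subseteq\tau$.

*A first step by hand.* Pretend that $\Phi(\alpha,\gamma)=\gamma$, and let $g(0)=1$, $g(1)\geqslant3$, with $G_{g(1)}$ beginning with $000$. At step $1$ we need four pairwise incompatible strings of equal length extending $0$, so $q_1=3$. Say $\sigma^\delta=000$, $\sigma_0^0=001$, $\sigma_0^1=010$, $\sigma^*=011$, and $\tau_1=0$. No axioms exist yet, so $x_1$ is empty. We enumerate $(000,0)$ and $(011,1)$ and create the pair $(1,0;001,010;x_1;1)$, since $001$ and $010$ first differ at position $1$. If later, for instance, $\Theta_0^{10110}(1)$ is seen to converge with $\rho=10110$ the least choice, we enumerate $(001,10110)$ and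 $(010,10110)$. If $M$ begins with $000$, then $X$ begins with $0$, and $\rho$ has nothing to do with $X$. Now let $g(1)=3$ and suppose that at step $2$, non-void, the guess has changed so that $\tau_2=001$. If the pair is still active, it is cancelled, and $x_2=\Psi^{001}$ is empty. If the pair is already finished via $\rho$, then $x_2=\rho$. In both cases the new axioms are built on top of what $\Psi$ has already said about $001$.

## Consistency of the axioms

**Lemma 8.** If $(\sigma,x),(\sigma',x')\in\Psi$ and $\sigma,\sigma'$ are compatible, then $x,x'$ are compatible.

*Proof.* We use induction on the enumeration: assume the axioms enumerated so far are consistent and add the next ones. Under this assumption $x_k=\Psi^{\tau_k}$ is a union of finitely many pairwise comparable strings, hence a string (empty if there are none).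

**Step 1: axioms of part 1.** This step shows that they respect all earlier axioms. At a non-void step $k$, an earlier axiom $(\sigma,x)$ has $|\sigma|\leqslant g(k-1)=|\tau_k|$ by (4). If $\sigma$ is compatible with $\sigma^\delta$ or $\sigma^*$, both of which extend $\tau_k$, then $\sigma\subseteq\tau_k$, so $x\subseteq\Psi^{\tau_k}=x_k$, which is an initial segment of $x_k0$ and of $x_k1$. The two new axioms are on incompatible strings.

**Step 2: axioms of part 2.** This step shows that delaying an axiom does not hurt, because cancellation keeps everyone else away from the strings of active pairs. Let $\pi=(k',j;\sigma^0,\sigma^1;x;p)$ be active when it is treated at step $k\geqslant k'$, and let $i<2$. We claim that *every axiom enumerated so far on a string compatible with $\sigma^i$ has value $\subseteq x$*. This suffices, since $\rho\supseteq x$ and the two new axioms have the same value. The existing axioms are of the following kinds.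

- *Enumerated before step $k'$.* The string has length $\leqslant g(k'-1)=|\tau_{k'}|$. If it is compatible with $\sigma^i\supseteq\tau_{k'}$, it is an initial segment of $\tau_{k'}$, so its value is $\subseteq x_{k'}=x$.
- *Part 1 of step $k'$.* These axioms are on $\sigma^\delta$ and $\sigma^*$ of step $k'$, which are incompatible with $\sigma^i$.
- *Part 1 of a step $k''$ with $k'<k''\leqslant k$.* The strings extend $\tau_{k''}$, and $|\sigma^i|\leqslant g(k')\leqslant g(k''-1)=|\tau_{k''}|$. Compatibility would give $\sigma^i\subseteq\tau_{k''}$, and then $\pi$, active at that time, would have been cancelled at step $k''$.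
- *Part 2 of a step $\geqslant k'$, for a pair created at step $k''$.* This pair, $\pi''$, is finished, so $\pi''\neq\pi$. If $k''=k'$, its strings are incompatible with $\sigma^i$. If $k''>k'$, its strings extend $\tau_{k''}$, and compatibility with $\sigma^i$ would again mean that $\pi$ was cancelled at step $k''$. If $k''<k'$, then $\pi''$ was active during part 1 of step $k'$ and was not cancelled there, because it received axioms later. So its strings are not initial segments of $\tau_{k'}$. Since they have length $\leqslant g(k'')\leqslant g(k'-1)=|\tau_{k'}|$, they are incompatible with $\tau_{k'}$ and therefore with $\sigma^i\supseteq\tau_{k'}$. $\square$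

So $\Psi$ is a Turing functional and $\Psi^\tau$ is a string for each string $\tau$. Let
$$X=\Psi^M=\bigcup\{x:(\sigma,x)\in\Psi,\ \sigma\subset M\}.$$

## Steps with correct guesses

**Definition (true step).** A step $k$ is *true* if it is non-void and $A_s{\restriction}q_k=A{\restriction}q_k$ and $G_s{\restriction}q_k=G{\restriction}q_k$ for all $s\geqslant g(k)$.

In the example by hand, step $1$ is true exactly when, from stage $g(1)$ on, the approximations to $A$ and $G$ are correct below $3$. The construction cannot recognize this.

**Step T0: there are infinitely many true steps.** This is where Lemma 7 pays off. Suppose $g(k)\geqslant f(g(k-1))$ and put $n=g(k-1)$, $\bar q=F(n)$. By (3), $n\leqslant\bar q\leqslant g(k)$ and $g(k)\geqslant\mu(\bar q)$. So for all $s\geqslant g(k)$ the sets $A_s,G_s$ are correct below $\bar q$. Thus with $q=\bar q$ we have $\alpha=A{\restriction}\bar q$, $\delta=G{\restriction}\bar q$, and $\Phi(\alpha,\cdot)=\hat\Phi$ on strings of length $\bar q$. Lemma 6 provides $2n+2$ strings extending $G{\restriction}n=\delta{\restriction}g(k-1)$, one of them $\delta$, with pairwise incompatible $\hat\Phi$-values extending $M{\restriction}n$. Since $2n+2=2g(k-1)+2\geqslant2k+2$,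 we can choose $\gamma^*$ and all the $\gamma_j^i$ among them. So $\bar q$ is a candidate, step $k$ is non-void, $q_k\leqslant\bar q$, and $k$ is true. By Lemma 7 there are infinitely many such $k$.

**Step T1: what a true step achieves.** This step lists the properties that the verification will use. Let $k$ be true. Then $\alpha=A{\restriction}q_k$ and $\delta=G{\restriction}q_k$, so:

- $\Phi(\alpha,\gamma)=\hat\Phi(\gamma)$ for the strings $\gamma$ of step $k$;
- $\sigma^\delta=\hat\Phi(G{\restriction}q_k)\subset M$, and $\tau_k\subseteq\sigma^\delta$ gives $\tau_k=M{\restriction}g(k-1)$;
- $X\supseteq x_k0$, because $(\sigma^\delta,x_k0)\in\Psi$;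
- all $\gamma_j^i$ and $\gamma^*$ of step $k$ extend $G{\restriction}g(k-1)$.

**Step T2: later steps respect a true step.** This step shows that wrong guesses made later cannot spoil a true step. Write $\sigma_k^\delta$ for the $\sigma^\delta$ of step $k$. Let $k$ be true and $k''>k$ non-void. We claim that
$$\sigma_k^\delta\subseteq\tau_{k''}. \tag{5}$$
We have $q_{k''}\geqslant|\tau_{k''}|=g(k''-1)\geqslant g(k)\geqslant q_k$. Since $g(k'')\geqslant g(k)$ and $k$ is true, $A_{g(k'')}$ and $G_{g(k'')}$ are correct below $q_k$. By monotonicity of $\Phi$, $\sigma_{k''}^\delta\supseteq\Phi(A{\restriction}q_k,G{\restriction}q_k)=\sigma_k^\delta$. So $\sigma_k^\delta$ and $\tau_{k''}$ are both initial segments of $\sigma_{k''}^\delta$, and $|\sigma_k^\delta|\leqslant q_k\leqslant|\tau_{k''}|$. This proves (5). There are two consequences.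

*$X$ is total and $X\leqslant_TM$.* If $k<k''$ are both true, then by (5) the axiom $(\sigma_k^\delta,x_k0)$, enumerated at step $k<k''$, applies to $\tau_{k''}$, so $x_{k''}\supseteq x_k0$. Hence $|x_k|\to\infty$ along the true steps, and $X\supseteq x_k0$ for each of them by T1. To compute $X(n)$ from $M$, enumerate $\Psi$ until an axiom $(\sigma,x)$ appears with $\sigma\subset M$ and $|x|>n$; by Lemma 8 the answer $x(n)$ is correct.

*A pair created at a true step $k$ is never cancelled.* Its strings are incompatible with $\sigma_k^\delta\subseteq\tau_{k''}$ for every later non-void step $k''$, so they are never initial segments of $\tau_{k''}$.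

## Two applications of genericity

**Step V1: $X\not\leqslant_TA$.** This step uses the competitors $\sigma^*$. Suppose $X=\varphi^A$ for a functional $\varphi$. Let
$$W=\{\gamma:\exists n\ \Psi^{\hat\Phi(\gamma)}(n){\downarrow}\neq\varphi^A(n)\}.$$
$\Psi$ is c.e. and $\hat\Phi$ is $A$-computable, so $W$ is $A$-c.e. If $\gamma\subset G$, then $\hat\Phi(\gamma)\subset M$, so $\Psi^{\hat\Phi(\gamma)}\subset X=\varphi^A$ and $\gamma\notin W$. By 1-genericity there is $r$ such that no extension of $G{\restriction}r$ is in $W$. By T0 take a true $k$ with $g(k-1)\geqslant r$. By T1 its $\gamma^*$ extends $G{\restriction}r$ and $\hat\Phi(\gamma^*)=\sigma^*$. As $(\sigma^*,x_k1)\in\Psi$, we have $\Psi^{\hat\Phi(\gamma^*)}\supseteq x_k1$, whereas $\varphi^A=X\supseteq x_k0$. So $\gamma^*\in W$ with $n=|x_k|$, a contradiction.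

**Step V2: $M\not\leqslant_TX$.** This step uses the collapsed pairs. Suppose $\Theta_j^X=M$. Let
$$W=\{\gamma:\exists p\ \Theta_j^{\Psi^{\hat\Phi(\gamma)}}(p){\downarrow}\neq\hat\Phi(\gamma)(p){\downarrow}\}.$$
Again $W$ is $A$-c.e. If $\gamma\subset G$, then $\hat\Phi(\gamma)\subset M$ and $\Psi^{\hat\Phi(\gamma)}\subset X$, so any converging value $\Theta_j^{\Psi^{\hat\Phi(\gamma)}}(p)$ equals $\Theta_j^X(p)=M(p)$, and $\gamma\notin W$. By 1-genericity there is $r$ such that no extension of $G{\restriction}r$ is in $W$.

Take a true $k>j$ with $g(k-1)\geqslant r$, and consider its pair $(k,j;\sigma_j^0,\sigma_j^1;x_k;p)$. By T2 it is never cancelled. Since $X\supseteq x_k$ and $\Theta_j^X(p){\downarrow}$, some $\rho\subset X$ with $\rho\supseteq x_k$ has $\Theta_j^\rho(p){\downarrow}$. Part 2 is carried out at every step, void or not. So once the step number is at least $|\rho|$ and the number of steps of this computation, the pair is finished, if it was not finished earlier, possibly with another string. Let $\rho$ now denote the string with which the pair is finished, and $c=\Theta_j^\rho(p)$. Then $(\sigma_j^0,\rho),(\sigma_j^1,\rho)\in\Psi$, so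
$$\Theta_j^{\Psi^{\sigma_j^0}}(p)=c=\Theta_j^{\Psi^{\sigma_j^1}}(p),\qquad\text{while}\qquad\sigma_j^0(p)\neq\sigma_j^1(p).$$
Choose $i$ with $\sigma_j^i(p)\neq c$. By T1, $\hat\Phi(\gamma_j^i)=\sigma_j^i$ and $\gamma_j^i\supseteq G{\restriction}r$. So $\gamma_j^i$ is an extension of $G{\restriction}r$ in $W$, a contradiction.

**Step V3: conclusion of the proof of Theorem 3.** This step puts the pieces together. By T2 and V2, $X<_TM$, and by V1, $X\not\leqslant_TA$. In particular $X$ is not computable, so $0<\deg(X)<\deg(M)$, and $M$ is not of minimal degree. This proves Theorem 3, and with it Theorems 2 and 1. $\blacksquare$
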